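\title{Gaps in the minimal Terracini loci of projective space}

\begin{abstract}
A finite set spanning $\mathbb P^n$ is minimally Terracini in degree $d$ if its double points lie on a hypersurface of degree $d$ and fail to impose independent conditions on such hypersurfaces, while the double points of every proper subset impose independent conditions. We show that for $d\ge 16$ there is no such set of $x$ points in $\mathbb P^4$ with $2d+1<x<\lceil 5d/2\rceil$. More generally, for $n\ge 3$, $d\ge n^2$ and $x<\lceil (n+1)d/2\rceil$, a minimally Terracini set of $x$ points in $\mathbb P^n$ exists if and only if $x=1+\lceil nd/2\rceil$. The proof finds a curve of low degree through the points, by the theorems of Macaulay and Gotzmann on Hilbert functions, and then bounds $x$ from both sides in terms of the degree and the arithmetic genus of that curve.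
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection*{Double points and Terracini loci}
Throughout, $\mathbb K$ is an algebraically closed field of characteristic zero. For positive integers $n,d$ let $\nu_d\colon\mathbb P^n\to\mathbb P^r$, $r=\binom{n+d}{n}-1$, be the Veronese embedding of order $d$. For $p\in\mathbb P^n$ the \emph{double point} $2p$ is the closed subscheme with ideal sheaf $(\mathcal I_p)^2$, and for a finite set $S$ we put $2S=\bigcup_{p\in S}2p$. Thus $\deg(2S)=(n+1)\#S$, and a form vanishes on $2S$ exactly when it vanishes with all first derivatives at each point of $S$. We write $\langle Y\rangle$ for the smallest linear subspace containing $Y$.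

Hyperplanes of $\mathbb P^r$ correspond to forms of degree $d$ on $\mathbb P^n$. For a zero-dimensional scheme $Y\subset\mathbb P^n$ the exact sequence
\[
0\to H^0(\mathcal I_Y(d))\to H^0(\mathcal O_{\mathbb P^n}(d))\to H^0(\mathcal O_Y(d))\to H^1(\mathcal I_Y(d))\to 0
\]
therefore gives
\begin{equation}\label{eq:dictionary}
\dim\langle\nu_d(Y)\rangle=r-h^0(\mathcal I_Y(d))=\deg Y-1-h^1(\mathcal I_Y(d)).
\end{equation}
For $Y=2S$ the space $\langle\nu_d(2S)\rangle$ is the span of the tangent spaces of the Veronese variety at the points $\nu_d(p)$, $p\in S$, and for $\#S=x$ its dimension is at most $\min\{r,(n+1)x-1\}$.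

\begin{definition}\label{def:terracini}
The \emph{Terracini locus} $\mathcal T(n,d;x)$ is the set of all $S\subset\mathbb P^n$ with $\#S=x$ and $\langle S\rangle=\mathbb P^n$ such that $\langle\nu_d(2S)\rangle\ne\mathbb P^r$ and $\dim\langle\nu_d(2S)\rangle\le (n+1)x-2$; by \eqref{eq:dictionary}, such that $h^0(\mathcal I_{2S}(d))>0$ and $h^1(\mathcal I_{2S}(d))>0$. A set $S\in\mathcal T(n,d;x)$ is \emph{minimally Terracini}, written $S\in\mathcal T(n,d;x)'$, if $\dim\langle\nu_d(2S')\rangle=(n+1)\#S'-1$, that is $h^1(\mathcal I_{2S'}(d))=0$, for every proper subset $S'\subsetneq S$.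
\end{definition}

These sets appear when one writes forms as sums of powers. Take $\mathbb P^n=\mathbb P(U)$ and $\nu_d([L])=[L^d]\in\mathbb P(\operatorname{Sym}^dU)$. The differential of $(L_1,\dots,L_x)\mapsto\sum L_i^d$ is $(M_1,\dots,M_x)\mapsto d\sum L_i^{d-1}M_i$, and its image is the cone over the span of the tangent spaces. So the two inequalities of Definition~\ref{def:terracini} say that this differential is neither surjective nor injective.

The condition $h^0>0$ plays no role in our emptiness results, so we name what remains.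

\begin{definition}\label{def:bad}
Fix $d$. A finite set $S\subset\mathbb P^n$ is \emph{bad} if $h^1(\mathcal I_{2S}(d))>0$, and \emph{minimally bad} if it is bad and no proper subset of it is bad.
\end{definition}

Every $S\in\mathcal T(n,d;x)'$ is minimally bad and spans $\mathbb P^n$. A set that contains a bad set is bad, and every bad set contains a minimally bad one, so the minimally bad sets determine all bad sets.

\subsection*{What curves suggest}
The easiest way to make a bad set is to crowd points on a curve. Let $C\subset\mathbb P^n$ be a smooth connected curve of degree $e$ and genus $g$ with $ed>2g-2$, and let $S\subset C$ have $x$ points. Then $2S\cap C$ is the divisor $2S$, of degree $2x$. If it fails to impose independent conditions on sections of $\mathcal O_C(d)$, then $h^1(\mathcal O_C(d)(-2S))>0$, and Serre duality gives $ed-2x\le 2g-2$. If on the other hand $2(x-1)>h^0(\mathcal O_C(d))=ed+1-g$, then $x-1$ of the points are already bad. So $C$ can account for a minimally bad set only in the short window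
\[
ed+2-2g\ \le\ 2x\ \le\ ed+3-g .
\]
A curve spanning $\mathbb P^4$ has $e\ge 4$, with $g=0$ if $e=4$ and $g\le 1$ if $e=5$ (Lemma~\ref{lem:genus}). The window for $e=4$ is $x=2d+1$, and the windows for $e=5$ begin at $2x\ge 5d$. This agrees with what is known: $\mathcal T(4,d;x)'=\varnothing$ if $x\le 2d-1$ and $d\ge 17$, or $x=2d$ and $d\ge 19$, while $\mathcal T(4,d;2d+1)'\ne\varnothing$ and $\mathcal T(4,d;\lceil 5d/2\rceil)'\ne\varnothing$. The following question comes from \cite{MPT}.

\begin{quote}
\emph{Is there a $d_0$ such that $\mathcal T(4,d;x)'=\varnothing$ for all $d\ge d_0$ and all integers $x$ with $2d+1<x<\lceil 5d/2\rceil$?}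
\end{quote}

The windows suggest the answer yes. To prove it one must show that a minimally bad set with few points does lie on a curve of low degree, and that the window survives when this curve is singular or reducible.

\subsection*{Results}
\begin{theorem}\label{thm:P4}
Let $d\ge 16$. For $x<\lceil 5d/2\rceil$ one has $\mathcal T(4,d;x)'\ne\varnothing$ if and only if $x=2d+1$, and $\mathcal T(4,d;\lceil 5d/2\rceil)'\ne\varnothing$. In particular the question has the answer yes, with $d_0=16$, and the interval is sharp at both ends.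
\end{theorem}

This is the case $n=4$ of Theorems~\ref{thm:gap} and~\ref{thm:sharp} below; the known results quoted above are not used. A \emph{curve} is a reduced projective scheme of pure dimension $1$. A connected curve $C$ has $H^0(\mathcal O_C)=\mathbb K$, and its arithmetic genus is $p_a(C)=h^1(\mathcal O_C)=1-\chi(\mathcal O_C)\ge 0$.

\begin{theorem}\label{thm:main}
Let $n\ge 2$, $m\ge n$ and $d\ge\max\{2m-1,\,(m-1)(m-2)-n+4\}$. Let $S\subset\mathbb P^n$ be minimally bad with $\langle S\rangle=\mathbb P^n$, $\#S=x$ and
\[
2x\le (m+1)d+n-m(m-1)-1 .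
\]
Then $S$ lies on a connected curve $C$ spanning $\mathbb P^n$, of some degree $e$ with $n\le e\le m$, such that
\[
ed+2-2p_a(C)\ \le\ 2x\ \le\ ed+3-p_a(C),\qquad 0\le p_a(C)\le\binom{e-n+1}{2}.
\]
\end{theorem}

\begin{theorem}\label{thm:gap}
Let $n\ge 2$, $d\ge\max\{n^2,2n+1\}$ and $x<\lceil (n+1)d/2\rceil$. If there is a minimally bad set $S$ with $\#S=x$ and $\langle S\rangle=\mathbb P^n$, then $x=1+\lceil nd/2\rceil$ and $S$ lies on a connected curve of degree $n$ and arithmetic genus $0$ spanning $\mathbb P^n$. In particular $\mathcal T(n,d;x)'=\varnothing$ for $1+\lceil nd/2\rceil<x<\lceil (n+1)d/2\rceil$, and also for $x\le\lceil nd/2\rceil$.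
\end{theorem}

\begin{theorem}\label{thm:sharp}
If $n\ge 3$ and $d\ge n^2$, then $\mathcal T(n,d;1+\lceil nd/2\rceil)'\ne\varnothing$ and $\mathcal T(n,d;\lceil (n+1)d/2\rceil)'\ne\varnothing$. Hence for $n\ge 3$, $d\ge n^2$ and $x<\lceil (n+1)d/2\rceil$ one has $\mathcal T(n,d;x)'\ne\varnothing$ if and only if $x=1+\lceil nd/2\rceil$.
\end{theorem}

\begin{corollary}\label{cor:gaps}
Let $n\ge2$. For fixed $e\ge n$ and $d\gg 0$, $\mathcal T(n,d;x)'=\varnothing$ whenever
\[
ed+3<2x<(e+1)d+2-(e+1-n)(e+2-n).
\]
\end{corollary}

Section~\ref{sec:prelim} replaces $2S$ by a subscheme $Z$ of degree at most $2x$. Section~\ref{sec:plane} carries out the whole method by hand in the case $n=m=2$. Section~\ref{sec:flat} extracts a one-dimensional scheme $V\supset Z$ from the Hilbert function of $Z$, and Section~\ref{sec:proof} cuts $V$ down to the curve $C$. Sections~\ref{sec:gaps} and~\ref{sec:sharp} prove the remaining statements.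

\section{Critical schemes and points on curves}\label{sec:prelim}

From now on $n\ge 2$ and $R=\mathbb K[X_0,\dots,X_n]$. For closed subschemes $Y\subset X$ of $\mathbb P^n$ let $\mathcal I_{Y,X}\subset\mathcal O_X$ be the ideal sheaf of $Y$ in $X$, so that
\begin{equation}\label{eq:pair}
0\to\mathcal I_X\to\mathcal I_Y\to\mathcal I_{Y,X}\to 0
\end{equation}
is exact. Intersections are scheme-theoretic: $\mathcal I_{Z\cap X,X}$ is the image of $\mathcal I_Z$ in $\mathcal O_X$.

\subsection*{Standard facts}
In (F1) and (F2), $Y\subset\mathbb P^N$, $N\ge 1$, is zero-dimensional with saturated ideal $I_Y$ in the homogeneous coordinate ring $P$, and $h_Y(u)=\dim(P/I_Y)_u$ is its Hilbert function.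
\begin{itemize}
\item[(F1)] For $u\ge 0$, $h_Y(u)$ is the rank of $P_u\to H^0(\mathcal O_Y(u))$, so $h^1(\mathcal I_Y(u))=\deg Y-h_Y(u)$. If $Y\subset Y'$ are zero-dimensional and $h^1(\mathcal I_Y(u))>0$, then $h^1(\mathcal I_{Y'}(u))>0$, because $H^0(\mathcal O_{Y'}(u))\to H^0(\mathcal O_Y(u))$ is onto.
\item[(F2)] Put $\Delta_Y(u)=h_Y(u)-h_Y(u-1)$. A linear form $\ell$ with no zero on $Y$ is a nonzerodivisor on $P/I_Y$, so $\Delta_Y$ is the Hilbert function of $P/(I_Y,\ell)$. This algebra is generated in degree $1$, so $\Delta_Y(u)=0$ implies $\Delta_Y(u+1)=0$, and $\sum_u\Delta_Y(u)=\deg Y$. Thus $h_Y$ increases strictly until it reaches $\deg Y$, and $h^1(\mathcal I_Y(u))=0$ for $u\ge\deg Y-1$, $u\ge0$.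
\item[(F3)] Let $Y\subset X\subset\mathbb P^n$ be closed with $\dim X\le 1$, and let $u\ge 0$. Then $H^2(\mathcal I_X(u))\cong H^1(\mathcal O_X(u))$, since $H^1$ and $H^2$ of $\mathcal O_{\mathbb P^n}(u)$ vanish, and $H^1(\mathcal O_X(u))\to H^1(\mathcal O_Y(u))$ is onto, since $H^2(X,\mathcal I_{Y,X}(u))=0$. If $H^1(\mathcal O_X(u))=0$, then $H^1(\mathcal I_Y(u))\to H^1(X,\mathcal I_{Y,X}(u))$ is onto by \eqref{eq:pair}.
\item[(F4)] If the hyperplane $H=\{\ell=0\}$ contains none of the finitely many associated points of $\mathcal O_X$, then multiplication by $\ell$ gives exact sequences $0\to\mathcal O_X(u-1)\to\mathcal O_X(u)\to\mathcal O_{X\cap H}(u)\to 0$ and $0\to\mathcal I_X(u-1)\to\mathcal I_X(u)\to\mathcal I_{X\cap H,H}(u)\to 0$.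
\item[(F5)] A connected curve $C$ of degree $e$ has $\chi(\mathcal O_C(u))=eu+1-p_a(C)$. A hyperplane containing no component of a curve of degree $e$ meets it in a scheme of degree $e$, and a general hyperplane meets it in $e$ distinct points (Bertini).
\end{itemize}

\subsection*{Critical schemes}
The scheme $2S$ has degree $(n+1)x$, whereas a curve sees only degree about $2x$. The first step removes this discrepancy before any curve is known: a single linear relation among the conditions imposed by $2S$ involves only one tangent direction at each point.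

\begin{lemma}\label{lem:critical}
Let $S$ be minimally bad with $\#S=x$. There is a closed subscheme $Z\subset 2S$ with $Z_{\mathrm{red}}=S$, $\deg Z\le 2x$, $h^1(\mathcal I_Z(d))>0$, and $h^1(\mathcal I_{Z'}(d))=0$ for every closed $Z'\subsetneq Z$.
\end{lemma}

\begin{proof}
Trivialize $\mathcal O(d)$ near $S$. Since $S$ is bad, $R_d\to H^0(\mathcal O_{2S})=\bigoplus_{p\in S}\mathcal O_p/\mathfrak m_p^2$ is not onto, so some nonzero functional $\lambda=\sum_p\lambda_p$ vanishes on its image. If $\lambda_p\ne 0$, then $\ker(\lambda_p)\cap(\mathfrak m_p/\mathfrak m_p^2)$ has codimension at most $1$ in $\mathfrak m_p/\mathfrak m_p^2$. Like every subspace of $\mathfrak m_p/\mathfrak m_p^2$ it is an ideal of $\mathcal O_p/\mathfrak m_p^2$. It defines $Z_p\subset 2p$ with $\deg Z_p\le 2$, and $\lambda_p$ factors through $\mathcal O_{Z_p}$. Put $Z_p=\varnothing$ if $\lambda_p=0$, and $Z_0=\bigcup_pZ_p$. Then $\lambda$ induces a nonzero functional on $H^0(\mathcal O_{Z_0})$ that kills the image of $R_d$, so $h^1(\mathcal I_{Z_0}(d))>0$. Let $Z\subset Z_0$ have the least degree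 among subschemes with $h^1(\mathcal I_Z(d))>0$. If $S'=Z_{\mathrm{red}}$ were a proper subset of $S$, then $Z\subset 2S'$ and $S'$ would be bad by (F1), against the minimality of $S$.
\end{proof}

We call such a $Z$ a \emph{critical scheme} for $S$.

\begin{corollary}\label{cor:few}
A set of at most $(d+1)/2$ points is not bad.
\end{corollary}

\begin{proof}
Otherwise it contains a minimally bad set, whose critical scheme has degree at most $d+1$ and $h^1(\mathcal I_Z(d))>0$. This contradicts (F2).
\end{proof}

\subsection*{Points on curves}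
\begin{lemma}\label{lem:count}
Let $D\subset\mathbb P^n$ be a connected curve of degree $e$ with $H^1(\mathcal O_D(d))=0$, and let $T\subset D$ be finite. If $2\#T>ed+1-p_a(D)$, then $T$ is bad.
\end{lemma}

\begin{proof}
For $p\in D$ we have $\deg(2p\cap D)=1+\dim\mathfrak m_{D,p}/\mathfrak m_{D,p}^2\ge 2$, so $\deg(2T\cap D)\ge 2\#T$. The map $R_d\to H^0(\mathcal O_{2T\cap D}(d))$ factors through $H^0(\mathcal O_D(d))$, which has dimension $ed+1-p_a(D)$. So it is not onto, and $T$ is bad by (F1).
\end{proof}

\begin{example}\label{ex:line}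
Let $S$ consist of $1+\lceil d/2\rceil$ points on a line. It is bad by Lemma~\ref{lem:count}, as $2\#S\ge d+2$, and its proper subsets have at most $\lceil d/2\rceil\le(d+1)/2$ points. So $S$ is minimally bad, and by Corollary~\ref{cor:few} no bad set has fewer points.
\end{example}

\begin{lemma}\label{lem:genus}
Let $C\subset\mathbb P^n$ be a connected curve of degree $e$ spanning $\mathbb P^n$. Then $e\ge n$ and $p_a(C)\le\binom{e-n+1}{2}$.
\end{lemma}

\begin{proof}
Let $H=\{\ell=0\}$ be a general hyperplane and $X=C\cap H$, of degree $e$. Connectedness gives $H^0(\mathcal O_C)=\mathbb K$, hence $H^1(\mathcal I_C)=0$, and $H^0(\mathcal I_C(1))=0$ because $C$ spans. By (F4) with $u=1$ we get $H^0(\mathcal I_{X,H}(1))=0$, so $h_X(1)=n$ and $e\ge n$. By (F2), $h_X(j)\ge\min\{e,n+j-1\}$ for $j\ge 1$. Let $I_C$ be the saturated ideal of $C$ and $h_C$ the Hilbert function of $R/I_C$. The form $\ell$ is a nonzerodivisor on $R/I_C$, and $R/(I_C,\ell)$ surjects onto the coordinate ring of $X$, so $h_C(j)-h_C(j-1)\ge h_X(j)$. For $k\gg 0$,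
\[
ek+1-p_a(C)=h_C(k)\ge 1+\sum_{j=1}^k\min\{e,n+j-1\},
\]
that is, $p_a(C)\le\sum_{j\ge 1}\max\{0,e-n-j+1\}=1+2+\dots+(e-n)=\binom{e-n+1}{2}$.
\end{proof}

\subsection*{The Hilbert function of a critical scheme}
In Sections~\ref{sec:plane}--\ref{sec:proof}, $S$ is minimally bad with $\#S=x$ and $\langle S\rangle=\mathbb P^n$, $Z$ is a critical scheme for $S$, $I\subset R$ is its saturated ideal, and $\Delta=\Delta_Z$. For a linear form $\ell$ with no zero on $Z$ put $\bar R=R/\ell R$ and let $\bar I$ be the image of $I$. Then $\Delta$ is the Hilbert function of $\bar R/\bar I$, and it does not depend on $\ell$. We have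
\begin{equation}\label{eq:Delta}
\Delta(0)=1,\quad \Delta(1)=n,\quad \Delta(u)\ge 1\ \text{ for } 0\le u\le d+1,\quad \sum_u\Delta(u)=\deg Z\le 2x .
\end{equation}
Here $\Delta(1)=n$ because $Z\supset S$ spans $\mathbb P^n$. If $\Delta(u)=0$ for some $u\le d+1$, then $\Delta$ vanishes from $d+1$ on and $h_Z(d)=\deg Z$, contradicting $h^1(\mathcal I_Z(d))>0$. So the graph of $\Delta$ is long and has small area. A curve of degree $s$ shows up in it as a level stretch of height $s$.

\begin{definition}\label{def:flat}
An integer $t\in\{1,\dots,d\}$ is \emph{flat with value $s$} if $\Delta(t)=\Delta(t+1)=s$ and $1\le s\le t$.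
\end{definition}

\section{The model case: conics in the plane}\label{sec:plane}

For $n=m=2$ Theorem~\ref{thm:main} reads as follows. The proof given here uses only binary forms and residual schemes; it is not needed later, but it follows the same plan as the general proof.

\begin{proposition}\label{prop:plane}
Let $d\ge 3$ and let $S\subset\mathbb P^2$ be minimally bad and not collinear, with $2x\le 3d-1$. Then $S$ lies on a reduced conic and $x=d+1$.
\end{proposition}

\begin{proof}
\emph{Binary forms.} Now $\bar R=\mathbb K[Y_0,Y_1]$. Let $U\subset\bar R_t$ be a subspace of dimension $k+1\ge 1$. We claim that $\dim\bar R_1U\ge k+2$, with equality only if $U=G\bar R_k$ for a form $G$ of degree $t-k$. Setting $Y_0=1$, $Y_1=w$ turns $U$ into a space of polynomials of degree at most $t$ and $\bar R_1U$ into $U+wU$. The dimension of a space of polynomials is the number of degrees of its nonzero elements. If $U$ has degrees $\delta_0<\dots<\delta_k$, then $U+wU$ has all degrees $\delta_i$ and $\delta_i+1$, at least $k+2$ values. In case of equality $\delta_i=\delta_0+i$,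 and the elements of $U+wU$ of degree at most $\delta_k$ form a space of dimension $k+1$, which must be $U$. So if $g\in U$ has degree $\delta_0$, then $g,wg,\dots,w^kg$ lie in $U$ and form a basis; take $G=Y_0^{t-k}g(Y_1/Y_0)$.

Since $\Delta(t)=t+1-\dim\bar I_t$ and $\bar R_1\bar I_t\subset\bar I_{t+1}$, this says: if $\Delta(t)\le t$ then $\Delta(t+1)\le\Delta(t)$, and if $t$ is flat with value $s$ then $\bar I_t=G\bar R_{t-s}$ with $\deg G=s$.

\emph{Area.} Suppose no $t$ is flat with value $1$ or $2$. Then $\Delta(u)\le 2$ with $2\le u\le d$ forces $\Delta(u)>\Delta(u+1)$. From $\Delta(d+1)\ge 1$ we get $\Delta(d)\ge 2$, and then $\Delta(u)\ge 3$ for $u=d-1,\dots,2$ in turn. So $\Delta$ dominates $(1,2,3,\dots,3,2,1)$ on $0,\dots,d+1$ and $\deg Z\ge 3d>2x$, a contradiction. Let $t$ be flat with value $s\in\{1,2\}$.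

\emph{The curve.} Write $I_t=FU'$ with $F$ the greatest common divisor of the forms in $I_t$. The forms in $U'$ have finitely many common zeros. Choose the line $\{\ell=0\}$ away from them and from $Z$, and not contained in $C=\{F=0\}$. Then the greatest common divisor of $\bar I_t=\bar F\bar U'$ is $\bar F$, and it is also $G$. So $\deg F=s$ and $\bar U'=\bar R_{t-s}$.

\emph{$Z$ lies on $C$.} Let $Z'\subset Z$ be the residual scheme, with ideal $I:F$. Multiplication by $F$ gives the exact sequence
\[
0\to\mathcal I_{Z'}(d-s)\to\mathcal I_Z(d)\to\mathcal I_{Z\cap C,C}(d)\to 0 .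
\]
As $U'\subset I:F$, we have $\Delta_{Z'}(t-s)=0$, so $h^1(\mathcal I_{Z'}(d-s))=0$ by (F2) and $H^1(C,\mathcal I_{Z\cap C,C}(d))\ne 0$. Also $H^1(\mathcal O_C(u))\cong H^2(\mathcal O_{\mathbb P^2}(u-s))=0$ for $u\ge 0$. By (F3), $h^1(\mathcal I_{Z\cap C}(d))>0$, and $Z\cap C=Z$ because $Z$ is critical. Since $S$ is not collinear, $C$ is neither a line nor a double line. So $C$ is a reduced conic, with $p_a(C)=0$.

\emph{The window.} No set of $x-1$ points of $S$ is bad, so $2(x-1)\le 2d+1$ by Lemma~\ref{lem:count}. It remains to show $\deg Z\ge 2d+2$. If $C$ is smooth, then $\mathcal I_{Z,C}(d)\cong\mathcal O_{\mathbb P^1}(2d-\deg Z)$ has $h^1>0$, so $2d-\deg Z\le -2$. If $C=L_1\cup L_2$ with $L_i=\{\ell_i=0\}$, let $Z_i\subset Z$ have ideal $I:\ell_i$. Since $\ell_1\ell_2\in I$, we have $Z_2\subset Z\cap L_1$. Since $Z\not\subset L_i$, we have $h^1(\mathcal I_{Z\cap L_i}(d))=0$, hence $H^1(L_i,\mathcal I_{Z\cap L_i,L_i}(d))=0$ by (F3), and the residual sequence for $L_i$ gives $h^1(\mathcal I_{Z_i}(d-1))>0$. By (F2), $\deg Z_i\ge d+1$. Therefore $\deg Z=\deg(Z\cap L_1)+\deg Z_1\ge\deg Z_2+\deg Z_1\ge 2d+2$.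
\end{proof}

The profile $(1,2,3,\dots,3,2,1)$ is the Hilbert function of $\bar R/(f,g)$ for coprime binary forms of degrees $3$ and $d$, whose Hilbert series is $(1+q+q^2)(1+q+\dots+q^{d-1})$. So the area count stops working exactly where cubics enter.

In $\mathbb P^n$ three things change. The claim on binary forms is replaced by the theorems of Macaulay and Gotzmann. The forms in $I_t$ no longer have a common factor; they define a one-dimensional scheme $V$ that may be disconnected or nonreduced. And the lower bound for $\deg Z$ must cover all reduced curves at once, which is done by duality.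

\section{From a flat Hilbert function to a one-dimensional scheme}\label{sec:flat}

Let $t\ge 1$. Every integer $s\ge 1$ has a unique expansion $s=\binom{k_t}{t}+\binom{k_{t-1}}{t-1}+\dots+\binom{k_j}{j}$ with $k_t>\dots>k_j\ge j\ge 1$. Put $s^{\langle t\rangle}=\binom{k_t+1}{t+1}+\dots+\binom{k_j+1}{j+1}$ and $0^{\langle t\rangle}=0$. Let $\mathfrak a$ be a homogeneous ideal of a standard graded polynomial ring $P$ over $\mathbb K$, and let $\alpha$ be the Hilbert function of $P/\mathfrak a$. Macaulay's theorem states that $\alpha(t+1)\le\alpha(t)^{\langle t\rangle}$. Gotzmann's persistence theorem states that if $\mathfrak a$ is generated in degree $t$ and $\alpha(t+1)=\alpha(t)^{\langle t\rangle}$, then $\alpha(u+1)=\alpha(u)^{\langle u\rangle}$ for all $u\ge t$. See \cite[\S\S 4.2--4.3]{BH}. For $1\le s\le t$ the expansion is $s=\binom tt+\dots+\binom{t-s+1}{t-s+1}$, so $s^{\langle t\rangle}=s$. We use only the following consequences.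
\begin{itemize}
\item[(M)] If $t\ge 1$ and $\alpha(t)\le t$, then $\alpha(t+1)\le\alpha(t)$.
\item[(G)] If $\mathfrak a$ is generated in degrees at most $t$ and $\alpha(t)=\alpha(t+1)=s\le t$, then $\alpha(u)=s$ for all $u\ge t$.
\end{itemize}
For (G) apply the theorem to the ideal generated by $\mathfrak a_t$, which agrees with $\mathfrak a$ in degrees at least $t$.

\begin{lemma}[Area count]\label{lem:area}
Let $m\ge n$, $d\ge 2m-1$ and $\deg Z\le(m+1)d+n-m(m-1)-1$. Then some $t$ is flat with value at most $m$.
\end{lemma}

\begin{proof}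
Suppose not. We claim that $\Delta(u)\ge\min\{d+2-u,m+1\}$ for $m\le u\le d+1$. For $u=d+1$ this is in \eqref{eq:Delta}. Let $m\le u\le d$. If $\Delta(u)\ge m+1$ there is nothing to prove. Otherwise $1\le\Delta(u)\le m\le u$, so $\Delta(u+1)\le\Delta(u)$ by (M), and equality would make $u$ flat with value at most $m$. Thus $\Delta(u)\ge\Delta(u+1)+1$, and descending induction gives the claim.

Since $d\ge 2m-1$, we have $d+2-m\ge m+1$, so $\Delta(m)\ge m+1$. This forces $\Delta(u)\ge u+1$ for $1\le u<m$: if $\Delta(u)\le u$, then (M) applied in degrees $u,\dots,m-1$ gives $\Delta(m)\le u<m$. The lower bounds for $\Delta(u)$ are therefore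
\[
\begin{array}{c|c|c|c|c|c}
u&0&1&2\le u\le m-1&m\le u\le d+1-m&d+2-m\le u\le d+1\\ \hline
\Delta(u)\ge&1&n&u+1&m+1&d+2-u
\end{array}
\]
The third and fifth columns sum to $\binom{m+1}{2}-3$ and $\binom{m+1}{2}$, and the fourth has $d+2-2m$ terms. Hence
\[
\deg Z\ge n-2+m(m+1)+(m+1)(d+2-2m)=(m+1)d+n-m(m-1),
\]
a contradiction.
\end{proof}

A flat degree $t$ tells us that $\bar I_t$ grows as slowly as the ideal of $s$ points in the hyperplane $\{\ell=0\}$. We therefore discard the generators of $I$ of degree greater than $t$ and look at what the others define. Part (iii) below takes the place of the residual sequence of Section~\ref{sec:plane}: it says that $V$ itself is unobstructed in degree $d$, so the obstruction of $Z$ lives on $V$.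

\begin{lemma}\label{lem:V}
Let $t$ be flat with value $s$, and let $V\subset\mathbb P^n$ be the scheme defined by the ideal $J$ generated by the elements of $I$ of degree at most $t$. Then:
\begin{itemize}
\item[(i)] $Z\subset V$ and $\dim V=1$;
\item[(ii)] for a general hyperplane $H$ the scheme $V\cap H$ is zero-dimensional of degree $s$, so the one-dimensional part of $V_{\mathrm{red}}$ has degree at most $s$;
\item[(iii)] $H^1(\mathcal I_V(d))=0$ and $H^2(\mathcal I_V(d))\cong H^1(\mathcal O_V(d))=0$.
\end{itemize}
\end{lemma}

\begin{proof}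
We have $Z\subset V$ because $J\subset I$. Let $H=\{\ell=0\}$ be general, so that it misses $Z$ and contains no associated point of $\mathcal O_V$. The image $\bar J$ of $J$ in $\bar R$ is generated by the elements of $\bar I$ of degree at most $t$. Let $\beta(u)=\dim(\bar R/\bar J)_u$. Then $\beta(t)=\Delta(t)=s$. Also $\beta(t+1)\ge\Delta(t+1)=s$ because $\bar J\subset\bar I$, and $\beta(t+1)\le s$ by (M). By (G), $\beta(u)=s$ for all $u\ge t$. So $V\cap H$, which is defined in $H$ by $\bar J$, is zero-dimensional of degree $s\ge 1$. A general hyperplane misses $V$ if $\dim V=0$, and $\dim(V\cap H)\ge 1$ if $\dim V\ge 2$; hence $\dim V=1$. The section by $H$ of the one-dimensional part of $V_{\mathrm{red}}$ is contained in $V\cap H$, so that part has degree at most $s$ by (F5). This proves (i) and (ii).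

Put $X=V\cap H$. By (F2), $h^1(\mathcal I_{X,H}(u))=0$ for $u\ge s-1$. For $u\ge t\ge s$ the space $H^0(\mathcal I_{X,H}(u))$ thus has codimension $s$ in $\bar R_u$. It contains $\bar J_u$, which also has codimension $s$, so the two are equal. As $J_u\to\bar J_u$ is onto, $H^0(\mathcal I_V(u))\to H^0(\mathcal I_{X,H}(u))$ is onto for $u\ge t$. By (F4), $H^1(\mathcal I_V(u-1))\to H^1(\mathcal I_V(u))$ is injective for $u\ge t$. These groups vanish for $u\gg 0$, so $H^1(\mathcal I_V(u))=0$ for $u\ge t-1$. The same sequence shows that $H^2(\mathcal I_V(u-1))\to H^2(\mathcal I_V(u))$ is injective for $u\ge s-1$, so $H^2(\mathcal I_V(u))=0$ for $u\ge s-2$. Both apply to $u=d\ge t\ge s$, and (F3) gives the isomorphism in (iii).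
\end{proof}

\section{Proof of Theorem~\ref{thm:main}}\label{sec:proof}

Assume the hypotheses of Theorem~\ref{thm:main}. Since $\deg Z\le 2x$ and $d\ge 2m-1$, Lemma~\ref{lem:area} gives a flat degree with value at most $m$. Among all flat degrees choose one, $t$, whose value $s$ is \emph{smallest}. Then $s\le m$. Let $V$ be as in Lemma~\ref{lem:V}.

The danger is that the obstruction sits on a small part of $V$, or that $V$ is a multiple structure on a curve of degree less than $s$. Two lemmas exclude this. The first uses the minimality of $Z$: a part of $V$ that carries an obstruction contains all of $Z$. The second uses the minimality of $s$: a connected curve in $V$ through $S$ has the full degree $s$.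

\begin{lemma}\label{lem:trap}
If $Y\subset V$ is closed and $H^1(Y,\mathcal I_{Z\cap Y,Y}(d))\ne 0$, then $Z\subset Y$.
\end{lemma}

\begin{proof}
By (F3), $H^1(\mathcal O_Y(d))$ is a quotient of $H^1(\mathcal O_V(d))=0$, and so $H^1(\mathcal I_{Z\cap Y}(d))$ maps onto $H^1(Y,\mathcal I_{Z\cap Y,Y}(d))\ne 0$. Since $Z$ is critical, $Z\cap Y=Z$.
\end{proof}

\begin{lemma}\label{lem:full}
If $D\subset V$ is a connected curve of degree $e'$ with $S\subset D$, then $2x\le e'd+3-p_a(D)$ and $e'\ge s$.
\end{lemma}

\begin{proof}
Again $H^1(\mathcal O_D(d))=0$ by (F3). A subset of $S$ with $x-1$ points is not bad, so $2(x-1)\le e'd+1-p_a(D)$ by Lemma~\ref{lem:count}. This is the first claim. Suppose $e'<s$. Then $e'\le m-1$, and $e'\ge n$ by Lemma~\ref{lem:genus}, since $D\supset S$ spans $\mathbb P^n$. The hypothesis on $d$ gives $d\ge 2e'-1$ and $d\ge(m-1)(m-2)-n+4\ge e'(e'-1)-n+4$; this is the only use of the second lower bound for $d$. Hence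
\[
\deg Z\le 2x\le e'd+3\le(e'+1)d+n-e'(e'-1)-1 .
\]
Lemma~\ref{lem:area} with $e'$ in place of $m$ gives a flat degree with value at most $e'<s$, contradicting the choice of $s$.
\end{proof}

\subsection*{Step 1: a connected curve through $S$}
By \eqref{eq:pair} and $H^1(\mathcal I_V(d))=0$, the nonzero group $H^1(\mathcal I_Z(d))$ injects into $H^1(V,\mathcal I_{Z,V}(d))$. The latter is the direct sum of the groups $H^1(W,\mathcal I_{Z\cap W,W}(d))$ over the connected components $W$ of $V$. Fix $W$ with a nonzero summand. Then $Z\subset W$ by Lemma~\ref{lem:trap}, and $\dim W=1$ because $H^1$ vanishes on a zero-dimensional scheme. As $W$ is connected, it has no isolated point, so $C=W_{\mathrm{red}}$ is a connected curve. It contains $S$, so it spans $\mathbb P^n$. Let $e=\deg C$. Then $e\ge n$ and $p_a(C)\le\binom{e-n+1}{2}$ by Lemma~\ref{lem:genus}, $e\le s$ by Lemma~\ref{lem:V}(ii), and $e\ge s$ by Lemma~\ref{lem:full}. So $e=s$ and $n\le e\le m$. Lemma~\ref{lem:full} also gives $2x\le ed+3-p_a(C)$. It remains to prove the lower bound for $2x$.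

\subsection*{Step 2: $Z\subset C$}
So far only $S$, not $Z$, is known to lie on $C$. The equality $e=s$ shows that $W$ and $C$ differ at finitely many points only. Indeed, for general $H=\{\ell=0\}$ the scheme $V\cap H$ has degree $e$ and contains the $e$ distinct points of $C\cap H$, so it is reduced. For $p\in C\cap H$ the local ring $\mathcal O_{W,p}=\mathcal O_{V,p}$ has dimension $1$ and $\mathcal O_{W,p}/(\ell)=\mathbb K$. Its maximal ideal is principal, so it is a regular local ring, in particular a domain. Every component of $C$ meets $H$, so $W$ is reduced at all generic points of $C$, and the kernel $\mathcal N$ of $\mathcal O_W\to\mathcal O_C$ has finite support. The map $\mathcal I_{Z,W}\to\mathcal I_{Z\cap C,C}$ is onto with kernel $\mathcal I_{Z,W}\cap\mathcal N$, which has no higher cohomology. Therefore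
\[
H^1(C,\mathcal I_{Z\cap C,C}(d))\cong H^1(W,\mathcal I_{Z,W}(d))\ne 0,
\]
and $Z\subset C$ by Lemma~\ref{lem:trap}.

\subsection*{Step 3: duality}
On a smooth curve $\mathcal I_{Z,C}(d)$ is a line bundle and the lower bound is a comparison of degrees. On $C$ it need not be invertible, so we compare Euler characteristics. Since $C$ is reduced of pure dimension $1$, it is Cohen--Macaulay, and its dualizing sheaf $\omega_C$ is a coherent sheaf with these properties: $H^1(C,\mathcal F)^\vee\cong\operatorname{Hom}(\mathcal F,\omega_C)$ for every coherent $\mathcal F$; $H^1(\omega_C)\cong H^0(\mathcal O_C)^\vee$, so that $\chi(\omega_C)=-\chi(\mathcal O_C)=p_a(C)-1$; and $\omega_C$ is invertible on the smooth locus of $C$. The first property shows that $\omega_C$ has no nonzero coherent subsheaf $\mathcal F$ with finite support, because such an $\mathcal F$ has $H^1(\mathcal F)=0$. Recall also that a coherent sheaf on $C$ has finite support if and only if it vanishes at every generic point.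

By Step 2 there is a nonzero map $\varphi\colon\mathcal I_{Z,C}(d)\to\omega_C$. On a reducible curve a nonzero map may vanish along some components, and then it gives no inequality. Let $D\subset C$ be the union of the components at whose generic point $\varphi\ne 0$. The image of $\varphi$ is a nonzero subsheaf of $\omega_C$, so it does not have finite support, and $D\ne\varnothing$.

We claim that $D=C$. The kernel $\mathcal K=\mathcal I_{Z,C}\cap\mathcal I_{D,C}$ of the surjection $\mathcal I_{Z,C}\to\mathcal I_{Z\cap D,D}$ is zero at the generic points of $D$, and $\varphi$ is zero at the other generic points of $C$. So $\varphi(\mathcal K(d))\subset\omega_C$ has finite support and is zero. Hence $\varphi$ induces a nonzero map $\mathcal I_{Z\cap D,D}(d)\to\omega_C$, and duality on $C$ gives $H^1(D,\mathcal I_{Z\cap D,D}(d))\ne 0$. Some connected component $D'$ of $D$ then has $H^1(D',\mathcal I_{Z\cap D',D'}(d))\ne 0$. By Lemma~\ref{lem:trap}, $Z\subset D'$, so $S\subset D'$. By Lemma~\ref{lem:full}, $\deg D'\ge s=e$. Thus $D'=D=C$.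

At each generic point of $C$ the source and the target of $\varphi$ are one-dimensional vector spaces over the residue field, and $\varphi$ is nonzero, hence bijective. So $\ker\varphi$ and $\operatorname{coker}\varphi$ have finite support. Since $C$ is reduced of pure dimension $1$, the subsheaf $\ker\varphi$ of $\mathcal O_C(d)$ is zero. As $\chi(\operatorname{coker}\varphi)\ge 0$ and $Z\subset C$,
\[
ed+1-p_a(C)-\deg Z=\chi(\mathcal I_{Z,C}(d))\le\chi(\omega_C)=p_a(C)-1 .
\]
Therefore $2x\ge\deg Z\ge ed+2-2p_a(C)$, and Theorem~\ref{thm:main} is proved. \qed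

\section{The gaps between the windows}\label{sec:gaps}

\begin{proof}[Proof of Theorem~\ref{thm:gap}]
Apply Theorem~\ref{thm:main} with $m=n+1$. Its lower bounds for $d$ are $2m-1=2n+1$ and $n(n-1)-n+4=n^2-2n+4\le n^2$. Its upper bound for $2x$ is $(n+2)d+n-(n+1)n-1=(n+2)d-n^2-1$. From $x<\lceil(n+1)d/2\rceil$ we get $2x\le(n+1)d-1$, and $(n+1)d-1\le(n+2)d-n^2-1$ because $d\ge n^2$. So $S$ lies on a curve $C$ as in Theorem~\ref{thm:main}, of degree $e\in\{n,n+1\}$. If $e=n+1$, then $p_a(C)\le 1$ and $2x\ge(n+1)d$, a contradiction. So $e=n$, $p_a(C)=0$ and $nd+2\le 2x\le nd+3$, which means $x=1+\lceil nd/2\rceil$. The last assertion follows, since $\lceil nd/2\rceil<\lceil(n+1)d/2\rceil$ for $d\ge 2$.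
\end{proof}

\begin{proof}[Proof of Corollary~\ref{cor:gaps}]
Let $S\in\mathcal T(n,d;x)'$ with $x$ in the stated range, and take $m=e+1$. For $d\gg 0$, depending only on $e$ and $n$, the bounds on $d$ in Theorem~\ref{thm:main} hold and $2x<(e+1)d+2\le(e+2)d+n-(e+1)e-1$. So $S$ lies on a curve $C$ as in that theorem, of degree $e'\le e+1$. If $e'\le e$, then $2x\le ed+3$. If $e'=e+1$, then $2p_a(C)\le(e+2-n)(e+1-n)$ and $2x\ge(e+1)d+2-(e+1-n)(e+2-n)$. Both contradict the choice of $x$.
\end{proof}

\section{Rational and elliptic normal curves}\label{sec:sharp}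

We prove Theorem~\ref{thm:sharp}. Let $n\ge 3$ and $d\ge n^2$. Then $d\ge 2n+1$, so Theorem~\ref{thm:gap} applies, and $d\ge 9$. Producing bad sets on a curve is easy. The point is minimality, since a subset could be bad for a reason unrelated to the given curve, and Theorem~\ref{thm:gap} is what controls this. Two remarks serve both constructions. If a nonzero quadratic form $q$ vanishes on $S$, then $q^2X_0^{d-4}$ vanishes on $2S$, so $h^0(\mathcal I_{2S}(d))>0$. And a set of at most $n+1$ points is not bad, by Corollary~\ref{cor:few} and $d\ge 2n+1$.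

\subsection*{The case $x=1+\lceil nd/2\rceil$}
Let $C\subset\mathbb P^n$ be a rational normal curve, the image of $\mathbb P^1$ under $\nu_n$, and let $S\subset C$ be any set of $x$ points. A hyperplane contains at most $n$ points of $C$, and $x>n$, so $S$ spans $\mathbb P^n$. Since $2x\ge nd+2>nd+1$, the set $S$ is bad by Lemma~\ref{lem:count}. The curve $C$ lies on a quadric because $\binom{n+2}{2}>2n+1=h^0(\mathcal O_C(2))$. So $S\in\mathcal T(n,d;x)$. If a proper subset of $S$ is bad, there is a minimally bad $S''\subsetneq S$. If $S''$ spans $\mathbb P^n$, then $\#S''\le\lceil nd/2\rceil$ contradicts Theorem~\ref{thm:gap}. Otherwise $S''$ lies in a hyperplane, so $\#S''\le n$ and $S''$ is not bad. Hence $S\in\mathcal T(n,d;x)'$.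

\subsection*{The case $x=\lceil(n+1)d/2\rceil$}
Let $E\subset\mathbb P^n$ be an elliptic normal curve, that is, an elliptic curve embedded by a complete linear system of degree $n+1$. Then $h^0(\mathcal O_E(u))=(n+1)u$ and $h^1(\mathcal O_E(u))=0$ for $u\ge 1$.

If $(n+1)d$ is odd, let $S\subset E$ be any set of $x$ points. Then $2x=(n+1)d+1>(n+1)d$, and $S$ is bad by Lemma~\ref{lem:count}. If $(n+1)d$ is even, then $2x=h^0(\mathcal O_E(d))$, counting does not suffice, and $S$ must be special. Since $\operatorname{Pic}^0(E)$ is a divisible group, there is a line bundle $A$ with $A^{\otimes 2}\cong\mathcal O_E(d)$. Its degree is $x\ge 3$, so $A$ is very ample and $|A|$ has a reduced member $S$ by (F5). Then $\mathcal I_{2S\cap E,E}(d)=\mathcal O_E(d)(-2S)\cong\mathcal O_E$ has $h^1=1$. By (F3), $h^1(\mathcal I_{2S\cap E}(d))>0$, and $S$ is bad by (F1).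

In both cases $S$ spans $\mathbb P^n$, because a hyperplane contains at most $n+1$ points of $E$ and $x>n+1$. The curve $E$ lies on a quadric because $\binom{n+2}{2}-2(n+1)=(n+1)(n-2)/2>0$; here $n\ge 3$ is used. So $S\in\mathcal T(n,d;x)$.

Suppose $S''\subsetneq S$ is minimally bad. If $S''$ lies in a hyperplane, then $\#S''\le n+1$ and $S''$ is not bad. So $S''$ spans $\mathbb P^n$, and by Theorem~\ref{thm:gap} we have $\#S''=1+\lceil nd/2\rceil$ and $S''\subset C$ for a connected curve $C$ of degree $n$ with $p_a(C)=0$ spanning $\mathbb P^n$. We must show that $E$ and $C$ cannot share so many points, and for this we show that $C$ is cut out by quadrics. Recall that a coherent sheaf $\mathcal F$ on $\mathbb P^n$ is \emph{$k$-regular} if $H^i(\mathcal F(k-i))=0$ for all $i\ge 1$, and that $\mathcal F(k)$ is then globally generated (Castelnuovo--Mumford). We check that $\mathcal I_C$ is $2$-regular.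
\begin{itemize}
\item $i=1$. From $h^1(\mathcal O_C)=0$ and (F4) we get $h^1(\mathcal O_C(1))=0$, so $h^0(\mathcal O_C(1))=n+1$. The map $R_1\to H^0(\mathcal O_C(1))$ is injective because $C$ spans, hence bijective, and $h^1(\mathcal I_C(1))=0$.
\item $i=2$. By (F3), $h^2(\mathcal I_C)=h^1(\mathcal O_C)=0$.
\item $i\ge 3$. The group $H^i(\mathcal I_C(2-i))$ lies between $H^{i-1}(\mathcal O_C(2-i))=0$ and $H^i(\mathcal O_{\mathbb P^n}(2-i))$, which is zero for $i\ne n$, and for $i=n$ because $2-n>-n-1$.
\end{itemize}
So $C$ is the intersection of the quadrics containing it. Since $E$ is irreducible of degree $n+1>n$, we have $E\not\subset C$, and some quadric $Q$ contains $C$ but not $E$. Then $\#S''\le\#(E\cap Q)\le 2(n+1)$. But $\#S''\ge 1+nd/2\ge 1+5n/2>2n+2$ for $n\ge 3$. This contradiction shows $S\in\mathcal T(n,d;x)'$.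

The last sentence of Theorem~\ref{thm:sharp} follows from the first case and Theorem~\ref{thm:gap}. For $n=4$ we have $\max\{n^2,2n+1\}=16$ and $1+\lceil nd/2\rceil=2d+1$, which gives Theorem~\ref{thm:P4}. \qed

\begin{remark}[What fails without the hypotheses]\label{rem:hyp}
Without $\langle S\rangle=\mathbb P^n$, Theorem~\ref{thm:gap} fails for the collinear sets of Example~\ref{ex:line}. Without minimality there is no gap: for $n\ge 3$ and $d\ge n^2$, the first half of the argument for rational normal curves uses only $2x\ge nd+2$, so $\mathcal T(n,d;x)\ne\varnothing$ for every $x\ge 1+\lceil nd/2\rceil$. Finally, an upper bound for $2x$ with leading term $(m+1)d$ cannot be avoided in Theorem~\ref{thm:main} when $m=n\ge 3$ and $d\ge n^2$: the sets on elliptic normal curves have $2x\le(n+1)d+1$, yet $2x\ge(n+1)d>nd+3$, so the conclusion with $e=n$ fails for them.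
\end{remark}

\begin{thebibliography}{9}

\bibitem{BH}
Bruns and Herzog, \emph{Cohen--Macaulay Rings}.

\bibitem{MPT}
\emph{Minimal and Primitive Terracini Loci of a Four-Dimensional Projective Space},
\texttt{https://www.mdpi.com/2075-1680/13/1/50}.

\end{thebibliography}
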